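\title{A strongly irreducible operator whose commutant is noncommutative modulo its radical}

\begin{abstract}
An operator $T$ on a separable infinite-dimensional complex Hilbert space is strongly irreducible if its commutant $\mathcal{A}'(T)$ contains no idempotent other than $0$ and $I$. We disprove the conjecture that $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$ is commutative for every such $T$: there is a quasinilpotent strongly irreducible operator for which this quotient is isometrically isomorphic to the noncommutative analytic Toeplitz algebra on two generators. The example comes from a general construction with operator-weighted shifts, which realizes the commutant of an arbitrary set of operators on a separable space as the commutant of a single quasinilpotent operator modulo an ideal of quasinilpotents. The construction also describes all Banach algebras that occur as $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$ with $T$ strongly irreducible.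
\end{abstract}

\section{The problem and the results}\label{sec:intro}

All Hilbert spaces are complex, and $\mathcal{L}(K)$ is the algebra of bounded linear operators on a Hilbert space $K$. The commutant of a set $\mathcal{S}\subset\mathcal{L}(K)$ is
\[
\mathcal{S}'=\{X\in\mathcal{L}(K): XA=AX \text{ for all } A\in\mathcal{S}\},
\]
a norm-closed unital subalgebra of $\mathcal{L}(K)$. For a single operator we write $\mathcal{A}'(T)=\{T\}'$. An algebra has \emph{only trivial idempotents} if $P^2=P$ implies $P\in\{0,I\}$.

Let $\mathcal{H}$ be a separable infinite-dimensional Hilbert space. An operator $T\in\mathcal{L}(\mathcal{H})$ is \emph{strongly irreducible}, written $T\in(SI)$, if $\mathcal{A}'(T)$ has only trivial idempotents. An idempotent commutes with $T$ exactly when its range and its kernel are both invariant under $T$. So $T\in(SI)$ means that $\mathcal{H}$ is not a direct sum, orthogonal or not, of two nonzero closed invariant subspaces. Since every idempotent is similar to an orthogonal projection, this is the same as saying that $XTX^{-1}$ is irreducible (commutes with no orthogonal projection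 other than $0$ and $I$) for every invertible $X$.

On $\mathbb{C}^n$ the same definition singles out the matrices similar to one Jordan block $\lambda I+Q$. The commutant of such a block consists of the polynomials in the nilpotent $Q$. It is commutative, and it becomes $\mathbb{C}$ once the nilpotent ideal generated by $Q$ is divided out. The unilateral shift is an infinite-dimensional analogue: its commutant embeds in the algebra of formal power series in one variable (this is the computation of Section~\ref{sec:toeplitz} with one letter in place of two), so it is commutative and has no zero divisors, and therefore has only trivial idempotents. In infinite dimensions the commutant of a strongly irreducible operator need not be commutative (Remark~\ref{rem:noncomm}), but one may hope that all the noncommutativity sits in the Jacobson radical $\operatorname{rad}\mathcal{A}'(T)$, the ideal that replaces the nilpotent part; its definition is recalled in Section~\ref{sec:radical}. The obvious noncommutative candidates for the quotient, such as matrix algebras, are indeed excluded: Proposition~\ref{prop:constraints}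 shows that $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$ has only trivial idempotents and equals $\mathbb{C}$ whenever it is finite-dimensional. It is also known that the quotient is commutative for ``almost every'' strongly irreducible operator; for example, every operator with connected spectrum is a norm limit of strongly irreducible operators for each of which the quotient is commutative. (We do not use this fact.) The following conjecture is posed in \cite{structure}.

\medskip
\noindent\textbf{Conjecture.} \emph{For every strongly irreducible $T\in\mathcal{L}(\mathcal{H})$, the algebra $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$ is commutative.}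
\medskip

The conjecture is false. Let $\mathbb{F}_2^+$ be the free semigroup of words in the letters $1,2$, with empty word $\varnothing$, and let $\{\xi_w\}_{w\in\mathbb{F}_2^+}$ be the standard orthonormal basis of $\ell^2(\mathbb{F}_2^+)$. Define isometries $L_i,R_i$ $(i=1,2)$ by
\[
L_i\xi_w=\xi_{iw},\qquad R_i\xi_w=\xi_{wi},
\]
and let $\mathfrak{L}=\{R_1,R_2\}'$ be the \emph{noncommutative analytic Toeplitz algebra}. An element $a$ of a Banach algebra is \emph{quasinilpotent} if its spectral radius $\lim_n\|a^n\|^{1/n}$ is $0$.

\begin{theorem}\label{thm:counter}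
There is a quasinilpotent $T\in(SI)$ such that $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$ is isometrically isomorphic to $\mathfrak{L}$. The algebra $\mathfrak{L}$ is noncommutative and contains a free algebra on two generators; it has no zero divisors and no nonzero quasinilpotent elements.
\end{theorem}

The algebra $\mathfrak{L}$ is the two-letter version of the commutant of the unilateral shift, and it has the properties that a counterexample requires. But it is the commutant of a \emph{pair} of operators. The main step is to pass from a set of operators to a single one, at the price of an ideal inside the radical.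

\begin{theorem}\label{thm:realize}
Let $K\neq0$ be a separable Hilbert space and let $\mathcal{S}\subset\mathcal{L}(K)$ be any set. There are a quasinilpotent operator $T$ on a separable infinite-dimensional Hilbert space, a closed two-sided ideal $J$ of $\mathcal{A}'(T)$ that consists of quasinilpotent operators and is contained in $\operatorname{rad}\mathcal{A}'(T)$, and an isometric unital homomorphism $\iota:\mathcal{S}'\to\mathcal{A}'(T)$ such that $\mathcal{A}'(T)=\iota(\mathcal{S}')\oplus J$. Moreover:
\begin{enumerate}
\item[(i)] $\mathcal{A}'(T)/J\cong\mathcal{S}'$ and $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)\cong\mathcal{S}'/\operatorname{rad}\mathcal{S}'$ isometrically;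
\item[(ii)] $T\in(SI)$ if and only if $\mathcal{S}'$ has only trivial idempotents.
\end{enumerate}
\end{theorem}

\begin{corollary}\label{cor:class}
A Banach algebra $B$ is isometrically isomorphic to $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$ for some $T\in(SI)$ if and only if it is isometrically isomorphic to $\mathcal{A}/\operatorname{rad}\mathcal{A}$, where $\mathcal{A}=\mathcal{S}'$ is the commutant of some set $\mathcal{S}$ of operators on a nonzero separable Hilbert space and $\mathcal{A}$ has only trivial idempotents. One may always take $T$ quasinilpotent.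
\end{corollary}

All separable infinite-dimensional Hilbert spaces are unitarily equivalent, so it does not matter on which one $T$ acts.

The operator $T$ of Theorem~\ref{thm:realize} is a shift whose weights are invertible operators, each multiplied by a small positive number. Operators commuting with such a shift are block lower triangular (Section~\ref{sec:shift}), and the two kinds of data act on different parts of the triangle. The operator parts of the weights alone decide which diagonals occur, and we choose them so that the diagonals form a copy of $\mathcal{S}'$ (Section~\ref{sec:diag}). The scalar parts are then chosen to decay so fast that everything below the diagonal is quasinilpotent (Section~\ref{sec:weights}).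

\section{The radical}\label{sec:radical}

Let $A$ be a unital Banach algebra. Its \emph{Jacobson radical} $\operatorname{rad}A$ is the intersection of the maximal left ideals. It is a closed two-sided ideal, and
\begin{equation}\label{eq:rad}
a\in\operatorname{rad}A\iff 1-xa \text{ is invertible in } A \text{ for every } x\in A .
\end{equation}
We need three consequences.

\begin{enumerate}
\item[(R1)] \emph{Every element of $\operatorname{rad}A$ is quasinilpotent.} Taking $x=\lambda^{-1}$ in \eqref{eq:rad} shows that $\lambda-a$ is invertible for all $\lambda\ne0$, and the spectral radius is the largest modulus of a point of the spectrum.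
\item[(R2)] \emph{A left ideal $J$ consisting of quasinilpotent elements lies in $\operatorname{rad}A$.} If $a\in J$ and $x\in A$, then $xa\in J$ is quasinilpotent, so $\sum_n(xa)^n$ converges in $A$ to an inverse of $1-xa$.
\item[(R3)] \emph{If $J\subset\operatorname{rad}A$ is a closed two-sided ideal, then $\operatorname{rad}(A/J)=(\operatorname{rad}A)/J$, and $A/\operatorname{rad}A\cong(A/J)/\operatorname{rad}(A/J)$ isometrically.} Every maximal left ideal of $A$ contains $J$, so the maximal left ideals of $A/J$ are exactly the images of those of $A$. The norm of the class of $a$ in the double quotient is $\inf_{r\in\operatorname{rad}A}\inf_{j\in J}\|a+r+j\|=\inf_{r\in\operatorname{rad}A}\|a+r\|$.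
\end{enumerate}

The next proposition is not used in the proofs. It tells us what kind of algebra to look for.

\begin{proposition}\label{prop:constraints}
Let $T\in(SI)$ and $B=\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$. Then $\operatorname{rad}B=0$ and $B$ has only trivial idempotents. If $B$ is finite-dimensional, then $B\cong\mathbb{C}$.
\end{proposition}

\begin{proof}
The first claim is (R3) with $J=\operatorname{rad}\mathcal{A}'(T)$. Let $X\in\mathcal{A}'(T)$. The inverse of an operator commuting with $T$ commutes with $T$, so $X$ has the same spectrum in $\mathcal{A}'(T)$ as in $\mathcal{L}(\mathcal{H})$. This spectrum is connected: otherwise the Riesz idempotent $\frac{1}{2\pi i}\oint(\lambda-X)^{-1}\,d\lambda$ over a contour enclosing one part of it would be a nontrivial idempotent in $\mathcal{A}'(T)$. The class of $X$ in $B$ has again the same spectrum, because if $(\lambda-X)Y=I-R$ and $Y(\lambda-X)=I-R'$ with $R,R'$ in the radical, then both right sides are invertible by \eqref{eq:rad}, and hence so is $\lambda-X$. Thus every element of $B$ has connected spectrum, whereas a nontrivial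 idempotent has spectrum $\{0,1\}$. Finally, by Wedderburn's theorem a nonzero finite-dimensional complex algebra with zero radical is a direct sum of full matrix algebras, and the only such sum without nontrivial idempotents is $\mathbb{C}$.
\end{proof}

\section{Operator-weighted shifts}\label{sec:shift}

Let $E\neq0$ be a separable Hilbert space and $H=\bigoplus_{k\ge0}E_k$ with $E_k=E$ for all $k$; this space is separable and infinite-dimensional. Put $M_N=\bigoplus_{k\ge N}E_k$. An operator $X\in\mathcal{L}(H)$ is determined by its blocks $X_{ij}:E_j\to E_i$, which satisfy $\|X_{ij}\|\le\|X\|$ and $(XZ)_{ij}=\sum_kX_{ik}Z_{kj}$. We use one more fact repeatedly: for fixed $j\geq0$, operators $B_k:E_k\to E_{k+j}$ with $\sup_k\|B_k\|<\infty$ are the nonzero blocks of an operator of norm $\sup_k\|B_k\|$, because the ranges of the $B_k$ are mutually orthogonal and so $\|\sum_kB_kx_k\|^2=\sum_k\|B_kx_k\|^2$.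

Fix invertible operators $S_0=I,S_1,S_2,\dots$ in $\mathcal{L}(E)$ and positive numbers $w_0,w_1,\dots$, and put
\[
\beta_0=1,\qquad \beta_k=w_0w_1\cdots w_{k-1},\qquad V_k=\beta_kS_k,\qquad T_k=V_{k+1}V_k^{-1}=w_kS_{k+1}S_k^{-1}.
\]
Assume $\sup_k\|T_k\|<\infty$, and let $T\in\mathcal{L}(H)$ be the operator whose only nonzero blocks are $T_k:E_k\to E_{k+1}$:
\[
T=\begin{pmatrix}0&&&\\T_0&0&&\\&T_1&0&\\&&\ddots&\ddots\end{pmatrix}.
\]
The parametrization is chosen so that products telescope: $T_{m-1}\cdots T_{l}=V_mV_l^{-1}$ for $l<m$, and $V_0=I$. The diagonals of operators commuting with $T$ will be described by the unital subalgebra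
\[
\mathfrak{B}=\Big\{C\in\mathcal{L}(E):\ \sup_k\|S_kCS_k^{-1}\|<\infty\Big\},
\]
which does not depend on the scalars $w_k$.

\begin{lemma}\label{lem:shift}
\begin{enumerate}
\item[(a)] Every $X\in\mathcal{A}'(T)$ is lower triangular, that is, $X_{ij}=0$ for $i<j$, and
\begin{equation}\label{eq:blocks}
X_{k+j,k}=V_{k+j}V_j^{-1}X_{j0}V_k^{-1}\qquad(j,k\ge0).
\end{equation}
In particular
\begin{equation}\label{eq:diag}
X_{kk}=S_kX_{00}S_k^{-1}\qquad(k\ge0).
\end{equation}
\item[(b)] The map $\Phi(X)=X_{00}$ is a contractive unital homomorphism of $\mathcal{A}'(T)$ onto $\mathfrak{B}$. The map $\Delta(C)=\bigoplus_kS_kCS_k^{-1}$ is a unital homomorphism of $\mathfrak{B}$ into $\mathcal{A}'(T)$ with $\Phi(\Delta(C))=C$.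
\item[(c)] $J=\ker\Phi$ is a closed two-sided ideal of $\mathcal{A}'(T)$ containing $T$, $\mathcal{A}'(T)=\Delta(\mathfrak{B})\oplus J$, and $XM_N\subset M_{N+1}$ for all $X\in J$ and $N\ge0$.
\item[(d)] $T\in(SI)$ if and only if $\mathfrak{B}$ has only trivial idempotents.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) We have $(XT)_{ij}=X_{i,j+1}T_j$, while $(TX)_{0j}=0$ and $(TX)_{i+1,j}=T_iX_{ij}$. So $XT=TX$ is equivalent to
\begin{equation}\label{eq:commute}
X_{0,j+1}T_j=0,\qquad X_{i+1,j+1}T_j=T_iX_{ij}\qquad(i,j\ge0).
\end{equation}
Here the invertibility of the weights enters. The first relation gives $X_{0m}=0$ for $m\ge1$. The second becomes $X_{i+1,j+1}=T_iX_{ij}T_j^{-1}$, so each block diagonal of $X$ is determined by its first entry. Above the main diagonal the first entry is $X_{0m}=0$, and $X$ is lower triangular. On the $j$th subdiagonal the first entry is $X_{j0}$, and $k$ steps give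
\[
X_{k+j,k}=(T_{k+j-1}\cdots T_j)\,X_{j0}\,(T_{k-1}\cdots T_0)^{-1}=V_{k+j}V_j^{-1}X_{j0}V_k^{-1}.
\]
For $j=0$ this reads $X_{kk}=V_kX_{00}V_k^{-1}$, and the scalar $\beta_k$ cancels.

(b) By triangularity $(XZ)_{00}=\sum_kX_{0k}Z_{k0}=X_{00}Z_{00}$, so $\Phi$ is multiplicative; it is linear, unital and contractive. By \eqref{eq:diag}, $\|S_kX_{00}S_k^{-1}\|\le\|X\|$ for all $k$, so $\Phi(X)\in\mathfrak{B}$. For $C\in\mathfrak{B}$ the operator $\Delta(C)$ is bounded by the definition of $\mathfrak{B}$, and it satisfies \eqref{eq:commute} because
\[
(S_{k+1}CS_{k+1}^{-1})T_k=w_kS_{k+1}CS_k^{-1}=T_k(S_kCS_k^{-1}).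
\]
It is a unital homomorphism block by block, and $\Phi(\Delta(C))=S_0CS_0^{-1}=C$. Hence $\Phi$ is onto.

(c) The kernel of a continuous homomorphism is a closed two-sided ideal, and $T_{00}$, the $(0,0)$ block of $T$, is zero. Every $X$ is the sum of $\Delta(\Phi(X))$ and $X-\Delta(\Phi(X))\in J$, and $\Delta(C)\in J$ forces $C=0$. If $X\in J$, then all $X_{kk}$ vanish by \eqref{eq:diag}, so $X$ is strictly lower triangular and maps $M_N$ into $M_{N+1}$.

(d) Suppose $\mathfrak{B}$ has only trivial idempotents and let $P\in\mathcal{A}'(T)$ be idempotent. Then $\Phi(P)\in\{0,I\}$, and after replacing $P$ by $I-P$ if necessary we have $P\in J$. By (c) the range of $P=P^N$ lies in $M_N$ for every $N$. Since $\bigcap_NM_N=0$, we get $P=0$. Conversely, if $C\in\mathfrak{B}$ is a nontrivial idempotent, so is $\Delta(C)\in\mathcal{A}'(T)$, since $\Delta$ is unital and injective.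
\end{proof}

Formula \eqref{eq:diag} does not say that $X_{00}$ commutes with anything: the diagonal blocks may change with $k$. The only constraint on $X_{00}$ is a bound. The main idea of the construction is that when the $S_k$ are unbounded, a bound can force a commutation relation. The smallest case that shows this has $E=\mathbb{C}^2$.

\begin{example}\label{ex:two}
Let $E=\mathbb{C}^2$ and let $(w_k)$ be any bounded sequence of positive numbers. If $S_k=I$ for all $k$, then $\mathfrak{B}$ is all of $M_2(\mathbb{C})$, and $T$ is a direct sum of two scalar weighted shifts. Now take instead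
\[
S_k=U^k=\begin{pmatrix}1&k\\0&1\end{pmatrix},\qquad U=\begin{pmatrix}1&1\\0&1\end{pmatrix},
\]
so that $T_k=w_kU$. For $C=\begin{pmatrix}a&b\\c&d\end{pmatrix}$,
\[
S_kCS_k^{-1}=\begin{pmatrix}a+kc&b+kd\\c&d\end{pmatrix}\begin{pmatrix}1&-k\\0&1\end{pmatrix}=\begin{pmatrix}a+kc&\ b+k(d-a)-k^2c\\c&d-kc\end{pmatrix}.
\]
This is bounded in $k$ if and only if $c=0$ and $a=d$, and then it equals $C$ for every $k$. So
\[
\mathfrak{B}=\left\{\begin{pmatrix}a&b\\0&a\end{pmatrix}:a,b\in\mathbb{C}\right\},
\]
which is the commutant of $U$. Such a matrix is idempotent if and only if $a^2=a$ and $2ab=b$, that is, $a\in\{0,1\}$ and $b=0$. By Lemma~\ref{lem:shift}(d), $T$ is strongly irreducible.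
\end{example}

The entry $k(d-a)$ is the mechanism: a commutator appears multiplied by an unbounded factor and therefore vanishes. The entry $b$ is not affected by this sequence $(S_k)$, and removing it takes conjugations of a second kind.

\section{Prescribing the diagonal}\label{sec:diag}

Let $K$ and $\mathcal{S}$ be as in Theorem~\ref{thm:realize}. We want a sequence $(S_k)$ with $\mathfrak{B}\cong\mathcal{S}'$. A sequence can encode only countably many relations, so we first reduce to countable $\mathcal{S}$. This is where the separability of $K$ is used, apart from making $H$ separable.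

\begin{lemma}\label{lem:countable}
There is a countable subset $\mathcal{S}_0\subset\mathcal{S}$ with $\mathcal{S}_0'=\mathcal{S}'$.
\end{lemma}

\begin{proof}
Recall that the strong operator topology (SOT) is the topology of pointwise norm convergence. Let $(e_m)$ be a dense sequence in $K$. On a norm-bounded set of operators, convergence at each $e_m$ implies convergence at every vector, so $A\mapsto(Ae_m)_m$ is a homeomorphism of each ball of $\mathcal{L}(K)$, with the SOT, onto a subset of the separable metrizable space $K^{\mathbb{N}}$. Subsets of a separable metrizable space are separable. Choose a countable SOT-dense subset of $\{A\in\mathcal{S}:\|A\|\le r\}$ for each integer $r\ge1$, and let $\mathcal{S}_0$ be the union. Then $\mathcal{S}'\subset\mathcal{S}_0'$. If $Y\in\mathcal{S}_0'$, the set $\{A:AY=YA\}$ is SOT-closed, because $A\mapsto AYx-YAx$ is SOT-continuous for each $x\in K$, and it contains $\mathcal{S}_0$. Hence it contains $\mathcal{S}$.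
\end{proof}

So let $\mathcal{S}=\{A_1,A_2,\dots\}$, a list that may be finite or empty. The $A_i$ need not be invertible, and even when they are, conjugation by $nA_i$ does not see the factor $n$. Following Example~\ref{ex:two}, we double the space and put $nA_i$ in a corner. Let $E=K\oplus K$, and for $t>0$ and $A\in\mathcal{L}(K)$ let
\[
D_t=\begin{pmatrix}tI&0\\0&I\end{pmatrix},\qquad U(A)=\begin{pmatrix}I&A\\0&I\end{pmatrix}.
\]
These are invertible, with $D_t^{-1}=D_{1/t}$ and $U(A)^{-1}=U(-A)$. Let $S_0=I$, and let $S_1,S_2,\dots$ be an enumeration, in any order, of the countably infinite family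
\begin{equation}\label{eq:family}
D_n,\qquad D_{1/n},\qquad U(nI),\qquad U(nA_i)\qquad(n\ge1,\ i\ge1).
\end{equation}
The operators $D_n$ and $D_{1/n}$ remove the two off-diagonal entries, $U(nI)$ identifies the two diagonal entries, and $U(nA_i)$ imposes commutation with $A_i$.

\begin{lemma}\label{lem:diag}
For this sequence, $\mathfrak{B}=\{Y\oplus Y:Y\in\mathcal{S}'\}$, and $S_kCS_k^{-1}=C$ for all $C\in\mathfrak{B}$ and all $k$.
\end{lemma}

\begin{proof}
Let $C=Y\oplus Y$ with $Y\in\mathcal{S}'$. It commutes with the diagonal operators $D_t$, and for $A$ commuting with $Y$,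
\[
U(A)C=\begin{pmatrix}Y&AY\\0&Y\end{pmatrix}=\begin{pmatrix}Y&YA\\0&Y\end{pmatrix}=CU(A).
\]
So $C$ commutes with every member of \eqref{eq:family}. Thus $S_kCS_k^{-1}=C$ for all $k$, and $C\in\mathfrak{B}$.

Conversely, let $C=(C_{ij})_{i,j=1,2}\in\mathfrak{B}$. Then
\[
D_tCD_t^{-1}=\begin{pmatrix}C_{11}&tC_{12}\\t^{-1}C_{21}&C_{22}\end{pmatrix}
\]
is bounded over $t=n$, which gives $C_{12}=0$, and over $t=1/n$, which gives $C_{21}=0$. For diagonal $C$,
\[
U(nA)\,C\,U(nA)^{-1}=\begin{pmatrix}C_{11}&nAC_{22}\\0&C_{22}\end{pmatrix}\begin{pmatrix}I&-nA\\0&I\end{pmatrix}=\begin{pmatrix}C_{11}&n(AC_{22}-C_{11}A)\\0&C_{22}\end{pmatrix}.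
\]
Boundedness in $n$ gives $AC_{22}=C_{11}A$ for $A=I$ and for each $A=A_i$. The case $A=I$ shows $C_{11}=C_{22}$; call this operator $Y$. The other cases say $A_iY=YA_i$ for all $i$.
\end{proof}

\section{Making the lower triangle quasinilpotent}\label{sec:weights}

Now let $(S_k)$ be any sequence of invertible operators on $E$ with $S_0=I$. The scalars $w_k$ have two tasks. They must make $T$ bounded, although the factors $S_{k+1}S_k^{-1}$ may be unbounded. They must also put $J$ into the radical, and this needs decay: for $E=\mathbb{C}$, $S_k=1$, $w_k=1$, the operator $T$ is the unilateral shift, an isometry that belongs to $J$ and by (R1) not to the radical. By (R2) it suffices to make every element of $J$ quasinilpotent. The difficulty is that one choice of weights has to work for all $X\in J$ at once, and about the first column of $X$ we know only that $\|X_{j0}\|\le\|X\|$.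

Formula \eqref{eq:blocks} carries the scalar factor $\beta_{k+j}/(\beta_j\beta_k)$, so this ratio is what must be small. The scalar case $E=\mathbb{C}$, $S_k=1$, $w_k=2^{-k}$ shows what to expect. There $\beta_k=2^{-k(k-1)/2}$, so $\beta_{k+j}/(\beta_j\beta_k)=2^{-jk}$. On the main diagonal, $j=0$, nothing is gained. For $j\ge1$ the entries are summable over $j$ and tend to $0$ as $k\to\infty$, so $X\in J$ is nearly zero on $M_N$ for large $N$. In general the ratio has to absorb in addition the three factors $S_{k+j}$, $S_j^{-1}$, $S_k^{-1}$ in \eqref{eq:blocks}. All three have index at most $k+j$, and the last weight in $\beta_{k+j}$ is $w_{k+j-1}$. This dictates the choice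
\begin{equation}\label{eq:weights}
\sigma_k=\max_{i\le k}\max\big(\|S_i\|,\|S_i^{-1}\|\big),\qquad w_k=2^{-k}\sigma_{k+1}^{-3}.
\end{equation}
The sequence $(\sigma_k)$ is nondecreasing with $\sigma_0=1$, so $(w_k)$ is nonincreasing.

\begin{proposition}\label{prop:quasi}
With the weights \eqref{eq:weights}, $T$ is bounded and every $X\in J$ is quasinilpotent. In particular $T$ is quasinilpotent.
\end{proposition}

\begin{proof}
We have $\|T_k\|\le w_k\sigma_{k+1}\sigma_k\le2^{-k}\sigma_{k+1}^{-1}\le 2^{-k}$, so $T$ is bounded and Lemma~\ref{lem:shift} applies.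

Let $X\in J$ and $j,k\ge1$. By \eqref{eq:blocks},
\[
X_{k+j,k}=\frac{\beta_{k+j}}{\beta_j\beta_k}\,S_{k+j}S_j^{-1}X_{j0}S_k^{-1},\qquad\text{so}\qquad\|X_{k+j,k}\|\le\frac{\beta_{k+j}}{\beta_j\beta_k}\,\sigma_{k+j}^3\,\|X\|.
\]
The ratio has $k$ weights in the numerator and $k$ in the denominator. We set aside the last one above and the first one below, and pair the rest:
\[
\frac{\beta_{k+j}}{\beta_j\beta_k}=\frac{w_jw_{j+1}\cdots w_{j+k-1}}{w_0w_1\cdots w_{k-1}}=\frac{w_{j+k-1}}{w_0}\prod_{i=1}^{k-1}\frac{w_{j+i-1}}{w_i}\le\frac{w_{j+k-1}}{w_0}.
\]
Each factor of the product is at most $1$ because $(w_i)$ is nonincreasing and $j+i-1\ge i$; this is where $j\ge1$ is used. Since $w_{j+k-1}=2^{-(j+k-1)}\sigma_{j+k}^{-3}$ and $w_0=\sigma_1^{-3}$,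
\begin{equation}\label{eq:estimate}
\|X_{k+j,k}\|\le\sigma_1^3\,2^{-(j+k-1)}\,\|X\|\qquad(j,k\ge1).
\end{equation}

Fix $N\ge1$. By Lemma~\ref{lem:shift}(c), $M_N$ is invariant under $X$, and the nonzero blocks of $X|_{M_N}$ lie on the subdiagonals $j\ge1$. Let $X^{(j)}$ be the operator on $M_N$ with the blocks $X_{k+j,k}$, $k\ge N$, and zeros elsewhere. By \eqref{eq:estimate}, $\|X^{(j)}\|=\sup_{k\ge N}\|X_{k+j,k}\|\le\sigma_1^3\,2^{1-N}2^{-j}\|X\|$. So $\sum_{j\ge1}X^{(j)}$ converges in norm. Its sum has the same blocks as $X|_{M_N}$, hence equals it, and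
\[
\varepsilon_N:=\|X|_{M_N}\|\le\sigma_1^3\,2^{1-N}\|X\|.
\]
By Lemma~\ref{lem:shift}(c) again, $X^NH\subset M_N$. Therefore $\|X^{n+N}\|\le\varepsilon_N^{\,n}\|X\|^N$ for all $n\ge1$. Taking $(n+N)$th roots and letting $n\to\infty$, we see that the spectral radius of $X$ is at most $\varepsilon_N$. Since $N$ is arbitrary and $\varepsilon_N\to0$, the operator $X$ is quasinilpotent. Finally $T\in J$.
\end{proof}

\section{Proofs of Theorem~\ref{thm:realize} and Corollary~\ref{cor:class}}\label{sec:proofs}

\begin{proof}[Proof of Theorem~\ref{thm:realize}]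
By Lemma~\ref{lem:countable} we may assume that $\mathcal{S}$ is countable. Let $E=K\oplus K$, let $(S_k)$ be the sequence of Section~\ref{sec:diag}, let $(w_k)$ be given by \eqref{eq:weights}, and let $T$, $\Phi$, $\Delta$, $J$ be as in Section~\ref{sec:shift}. Since $K\ne0$ is separable, $H$ is separable and infinite-dimensional. By Proposition~\ref{prop:quasi}, $T$ is bounded and quasinilpotent and the closed two-sided ideal $J$ consists of quasinilpotent operators, so $J\subset\operatorname{rad}\mathcal{A}'(T)$ by (R2).

By Lemma~\ref{lem:diag}, $Y\mapsto Y\oplus Y$ is an isometric unital isomorphism of $\mathcal{S}'$ onto $\mathfrak{B}$, and $\Delta(C)=\bigoplus_kC$ for $C\in\mathfrak{B}$. This second statement is what makes $\Delta$ isometric. Hence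
\[
\iota(Y)=\Delta(Y\oplus Y)=\bigoplus_k(Y\oplus Y)
\]
is an isometric unital homomorphism of $\mathcal{S}'$ into $\mathcal{A}'(T)$ with range $\Delta(\mathfrak{B})$, and $\mathcal{A}'(T)=\iota(\mathcal{S}')\oplus J$ by Lemma~\ref{lem:shift}(c).

(i) The surjection $\Phi$ induces an algebra isomorphism $\mathcal{A}'(T)/J\to\mathfrak{B}$. Let $\Phi(X)=C$. For $Z\in J$ we have $\|C\|=\|\Phi(X+Z)\|\le\|X+Z\|$, so $\|C\|\le\|X+J\|$. The coset $X+J$ contains $\Delta(C)$, so $\|X+J\|\le\|\Delta(C)\|=\|C\|$. Thus $\mathcal{A}'(T)/J\cong\mathfrak{B}\cong\mathcal{S}'$ isometrically. An isometric isomorphism maps radical onto radical and induces an isometric isomorphism of the quotients, so with (R3),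
\[
\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)\cong(\mathcal{A}'(T)/J)/\operatorname{rad}(\mathcal{A}'(T)/J)\cong\mathcal{S}'/\operatorname{rad}\mathcal{S}'\qquad\text{isometrically.}
\]

(ii) This is Lemma~\ref{lem:shift}(d), since $\mathfrak{B}\cong\mathcal{S}'$.
\end{proof}

Part (ii) does not depend on the rate of decay of the weights: any $(w_k)$ that makes $T$ bounded would give it. The decay is needed for the statements about quasinilpotence and the radical.

\begin{proof}[Proof of Corollary~\ref{cor:class}]
If $B\cong\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)$ with $T\in(SI)$, take $\mathcal{S}=\{T\}$; then $\mathcal{A}=\mathcal{S}'=\mathcal{A}'(T)$ has only trivial idempotents. Conversely, if $B\cong\mathcal{A}/\operatorname{rad}\mathcal{A}$ with $\mathcal{A}=\mathcal{S}'$ as in the statement, then the quasinilpotent operator $T$ of Theorem~\ref{thm:realize} is strongly irreducible by (ii), and $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)\cong B$ isometrically by (i).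
\end{proof}

\begin{remark}\label{rem:noncomm}
The commutant of the operator $T$ of Theorem~\ref{thm:realize} is never commutative. For $C\in\mathcal{L}(E)$ let $X_C$ have the nonzero blocks $V_{k+1}CV_k^{-1}=w_kS_{k+1}CS_k^{-1}:E_k\to E_{k+1}$. Their norms are at most $w_k\sigma_{k+1}^2\|C\|\le\|C\|$, so $X_C$ is bounded. The $(k+2,k)$ blocks of $X_CT$ and of $TX_C$ both equal $V_{k+2}CV_k^{-1}$, so $X_C\in\mathcal{A}'(T)$. The $(2,0)$ block of $X_CX_D$ is $V_2CD$, so $X_C$ and $X_D$ do not commute unless $CD=DC$, and $\dim E\ge2$. For $K=\mathbb{C}$ and $\mathcal{S}$ empty we have $\mathcal{S}'=\mathbb{C}$, and we obtain $T\in(SI)$ with $\mathcal{A}'(T)$ noncommutative and $\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)\cong\mathbb{C}$.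
\end{remark}

\section{The algebra $\mathfrak{L}$ and the proof of Theorem~\ref{thm:counter}}\label{sec:toeplitz}

By Theorem~\ref{thm:realize} it remains to understand $\mathfrak{L}=\{R_1,R_2\}'$. All basis vectors are obtained from $\xi_\varnothing$ by applying $R_1$ and $R_2$, so an element of $\mathfrak{L}$ is determined by its value at $\xi_\varnothing$, and this value behaves like a power series.

A \emph{noncommutative formal power series} in two variables is a formal sum $\sum_wa_ww$ over $w\in\mathbb{F}_2^+$ with complex coefficients. The product is induced by concatenation: the coefficient of $u$ in $(\sum_wa_ww)(\sum_vb_vv)$ is the finite sum $\sum_{wv=u}a_wb_v$. Write $|w|$ for the length of $w$. The \emph{component of degree $m$} of the series is $\sum_{|w|=m}a_ww$, a homogeneous polynomial, and for a polynomial $f=\sum_wa_ww$ we put $\|f\|_2=(\sum_w|a_w|^2)^{1/2}$.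

\begin{lemma}\label{lem:series}
For $Y\in\mathfrak{L}$ write $Y\xi_\varnothing=\sum_wa_w\xi_w$ and $\widehat{Y}=\sum_wa_ww$. The map $Y\mapsto\widehat{Y}$ is an injective unital homomorphism of $\mathfrak{L}$ into the algebra of noncommutative formal power series, and $\|Y\|\ge\|f\|_2$ for every homogeneous component $f$ of $\widehat{Y}$.
\end{lemma}

\begin{proof}
For a word $v=v_1\cdots v_n$ the operator $R_{v_n}\cdots R_{v_1}$ sends $\xi_w$ to $\xi_{wv}$, and in particular $\xi_\varnothing$ to $\xi_v$. Since $Y$ commutes with it,
\[
Y\xi_v=R_{v_n}\cdots R_{v_1}Y\xi_\varnothing=\sum_wa_w\xi_{wv}.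
\]
So $\widehat{Y}=0$ implies $Y=0$. The map is linear and sends $I$ to the empty word, which is the unit. If $Z\in\mathfrak{L}$ has $Z\xi_\varnothing=\sum_vb_v\xi_v$, then by continuity of $Y$,
\[
\langle YZ\xi_\varnothing,\xi_u\rangle=\sum_vb_v\langle Y\xi_v,\xi_u\rangle=\sum_{wv=u}a_wb_v,
\]
which is the coefficient of $u$ in $\widehat{Y}\widehat{Z}$. Finally $\|Y\|^2\ge\|Y\xi_\varnothing\|^2=\sum_w|a_w|^2\ge\|f\|_2^2$.
\end{proof}

To exclude zero divisors and quasinilpotents we need lower bounds for products. The terms of lowest degree provide them, because no cancellation occurs there. Let $f=\sum_{|w|=m}a_ww$ and $g=\sum_{|v|=n}b_vv$ be homogeneous. Each word of length $m+n$ factors in exactly one way as $wv$ with $|w|=m$ and $|v|=n$, so its coefficient in $fg$ is the single product $a_wb_v$, and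
\begin{equation}\label{eq:mult}
\|fg\|_2^2=\sum_{|w|=m}\sum_{|v|=n}|a_w|^2|b_v|^2=\|f\|_2^2\,\|g\|_2^2 .
\end{equation}
For $0\neq Y\in\mathfrak{L}$ call the nonzero component of $\widehat{Y}$ of smallest degree the \emph{leading term} of $Y$. Let $Y,Z\ne0$ have leading terms $f,g$ of degrees $m,n$. The component of degree $d$ of $\widehat{Y}\widehat{Z}$ is the sum of the products of a component of $\widehat{Y}$ of degree $m'$ and a component of $\widehat{Z}$ of degree $n'$ over $m'+n'=d$, and only $m'\ge m$, $n'\ge n$ contribute. So the components of degree $d<m+n$ vanish and that of degree $m+n$ is $fg$, which is nonzero by \eqref{eq:mult}. Thus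
\begin{equation}\label{eq:leading}
YZ\neq0,\ \text{ and the leading term of } YZ \text{ is } fg .
\end{equation}

\begin{proposition}\label{prop:L}
\begin{enumerate}
\item[(a)] $\mathfrak{L}$ has no zero divisors and only trivial idempotents.
\item[(b)] $\mathfrak{L}$ has no nonzero quasinilpotent element, and $\operatorname{rad}\mathfrak{L}=0$.
\item[(c)] $L_1,L_2\in\mathfrak{L}$ generate a free algebra; in particular $\mathfrak{L}$ is noncommutative.
\end{enumerate}
\end{proposition}

\begin{proof}
(a) The first claim is \eqref{eq:leading}. An idempotent $P$ satisfies $P(I-P)=0$, so $P=0$ or $P=I$.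

(b) Let $Y\ne0$ have leading term $f$. By \eqref{eq:leading} and induction, $Y^n$ has leading term $f^n$. Lemma~\ref{lem:series} and \eqref{eq:mult} give $\|Y^n\|\ge\|f^n\|_2=\|f\|_2^n$, so the spectral radius of $Y$ is at least $\|f\|_2>0$. By (R1), $\operatorname{rad}\mathfrak{L}=0$.

(c) Adding a letter on the left commutes with adding a letter on the right: $L_iR_j\xi_w=\xi_{iwj}=R_jL_i\xi_w$. So $L_1,L_2\in\mathfrak{L}$. For $w=w_1\cdots w_n$ we have $L_{w_1}\cdots L_{w_n}\xi_\varnothing=\xi_w$, so the monomials in $L_1,L_2$ indexed by distinct words are linearly independent, which is freeness. In particular $L_1L_2\xi_\varnothing=\xi_{12}\ne\xi_{21}=L_2L_1\xi_\varnothing$.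
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:counter}]
Apply Theorem~\ref{thm:realize} with $K=\ell^2(\mathbb{F}_2^+)$ and $\mathcal{S}=\{R_1,R_2\}$, so that $\mathcal{S}'=\mathfrak{L}$. The operator $T$ is quasinilpotent. It is strongly irreducible by Theorem~\ref{thm:realize}(ii) and Proposition~\ref{prop:L}(a). By Theorem~\ref{thm:realize}(i) and Proposition~\ref{prop:L}(b),
\[
\mathcal{A}'(T)/\operatorname{rad}\mathcal{A}'(T)\cong\mathfrak{L}/\operatorname{rad}\mathfrak{L}=\mathfrak{L}
\]
isometrically. The stated properties of $\mathfrak{L}$ are those of Proposition~\ref{prop:L}. By part (c) the quotient is noncommutative, which disproves the conjecture.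
\end{proof}

\begin{thebibliography}{9}

\bibitem{structure}
\emph{Structure of Hilbert Space Operators},
\texttt{https://fdocuments.net/document/structure-of-hilbert-space-operators.html}

\end{thebibliography}
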